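# Testable agnostic learning of general halfspaces under a Gaussian assumption

## 1. Halfspaces, arbitrary labels, and a marginal that is only assumed

Throughout, $\log$ is the natural logarithm, $N$ is a standard normal variable with density $\varphi$, and $\operatorname{sign}(t)=+1$ for $t\ge 0$, $-1$ for $t<0$.

**Definition 1 (halfspace).** The class $\mathcal C$ of general linear classifiers, or halfspaces, consists of the functions $x\mapsto\operatorname{sign}(w\cdot x-\theta)$ on $\mathbb R^d$ with arbitrary $w\in\mathbb R^d$, $\theta\in\mathbb R$.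

For example, with $d=2$, $w=(1,0)$, $\theta=1$ the positive region is $\{x_1\ge1\}$. Taking $w=0$ gives the two constants. The function that is $+1$ exactly on the open set $\{x_1<1\}$ is not in $\mathcal C$, but on a finite point set it agrees with some member: move the boundary slightly to the left and close it.

**Definition 2 (agnostic error).** Let $\mathcal D$ be a distribution over $\mathbb R^d\times\{\pm1\}$. Its $x$-marginal is the law of $x$; the labels may depend on $x$ in any way. Put
$$\mathrm{opt}_{\mathcal C}=\inf_{f\in\mathcal C}\Pr_{(x,y)\sim\mathcal D}[f(x)\ne y].$$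

For example, let $d=1$, let $x$ be uniform on $\{-1,0,1\}$, with label $+1$ at $\pm1$ and $-1$ at $0$. A halfspace on the line gives a monotone pattern on these points, so it misses at least one of them; the constant $+1$ misses exactly one. So $\mathrm{opt}_{\mathcal C}=\frac13$.

**Definition 3 (Framework 3).** Fix a distribution $D_{\mathrm{Assumption}}$ on $\mathbb R^d$. An algorithm in Framework 3 with accuracy $\alpha(\mathrm{opt}_{\mathcal C},\varepsilon)$ takes $\varepsilon>0$ and i.i.d. samples from an unknown $\mathcal D$. It outputs either Reject, or Accept together with a hypothesis $h:\mathbb R^d\to\{\pm1\}$, so that for every $\mathcal D$: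

- (Soundness) with probability at least $0.99$, if the algorithm accepts, then $\Pr_{\mathcal D}[h(x)\ne y]\le\alpha(\mathrm{opt}_{\mathcal C},\varepsilon)$, whatever the $x$-marginal of $\mathcal D$ is;
- (Completeness) if the $x$-marginal equals $D_{\mathrm{Assumption}}$, with arbitrary labels, then the algorithm accepts with probability at least $0.99$.

The run-time bound must hold for all $\mathcal D$. Accuracy $O(\mathrm{opt}_{\mathcal C})+\varepsilon$ means $\alpha=c\cdot\mathrm{opt}_{\mathcal C}+\varepsilon$ for an absolute constant $c$.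

Two degenerate examples show what is being asked. "Always reject" is sound but not complete. "Always accept, and output a halfspace of least empirical error on a large sample" is sound with $\alpha=\mathrm{opt}_{\mathcal C}+\varepsilon$, by uniform convergence, and complete. What it lacks is a run-time bound: listing the dichotomies that halfspaces induce on $n$ points takes time $n^{O(d)}$. So the permission to reject has to be used to save time.

**Definition 4 (moment tensors).** For a random vector $x$ in a Euclidean space $V$, the $r$-th moment tensor is $\mathbb E[x^{\otimes r}]$, with $(\dim V)^r$ entries $\mathbb E[x_{i_1}\cdots x_{i_r}]$ in an orthonormal basis; $\|\cdot\|_F$ is the Euclidean norm of the array of entries. Put $\gamma_r=\mathbb E N^r$.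

For example, $\gamma_1=\gamma_3=0$, $\gamma_2=1$, $\gamma_4=3$, and for $X\sim N(0,I_d)$ the second tensor is $I_d$. For a unit vector $v$, pairing a tensor $T$ with $v^{\otimes r}$ (which has norm $1$) gives $|T(v,\dots,v)|\le\|T\|_F$. So if $\|\mathbb E x^{\otimes r}-\mathbb E X^{\otimes r}\|_F\le\delta$, then $|\mathbb E(v\cdot x)^r-\gamma_r|\le\delta$ for all unit $v$ at once.

**Definition 5 (slab).** For a unit vector $u$ and an interval $I$, the slab is $S=\{x:u\cdot x\in I\}$, and $\pi$ denotes the orthogonal projection onto $V=u^\perp$. Write $G(I)=\Pr[N\in I]$, and $G(S)$ for $G(I)$.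

For example, let $X\sim N(0,I_2)$, $u=e_1$, $I=[1,2)$. Then $\Pr[X\in S]=G(I)$, and conditionally on $X\in S$ the vector $\pi X=(0,X_2)$ is still standard Gaussian on $V$, because $X_1$ and $X_2$ are independent. We compare each slab of the data with this behavior.

We use three textbook facts. First, the Vapnik–Chervonenkis inequality: a class of sets of VC dimension at most $V$ satisfies $\sup|\text{empirical}-\text{true}|\le\Delta$ over the class with probability at least $1-\delta/2$ once $n\ge C(V\log\frac2\Delta+\log\frac4\delta)/\Delta^2$, $C$ absolute. Second, $\Pr[\|X\|\ge\sqrt d+s]\le e^{-s^2/2}$ for $X\sim N(0,I_d)$, $s\ge0$. Third, $\mathbb Ee^{\chi^2_m/4}=2^{m/2}$, so $\Pr[\chi_m^2\ge r]\le2^{m/2}e^{-r/4}$.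

## 2. Constant-factor accuracy for arbitrary thresholds

The following is Open problem 3 in "The Learning Theory Alliance Blog: Testing Assumptions of Learning Algorithms" (https://goravjindal.github.io/cstheoryrss/2025/07/21/the-learning-theory-alliance-blog-testing-assumptions-of-learning-algorithms). Take $D_{\mathrm{Assumption}}=N(0,I_d)$ and $\mathcal C$ the general halfspaces, with $\theta$ not required to be zero. Is there an algorithm in Framework 3 with accuracy $O(\mathrm{opt}_{\mathcal C})+\varepsilon$ and run time $\mathrm{poly}(d/\varepsilon)$? The results quoted next to the problem, all for the standard Gaussian, are: accuracy $O(\sqrt{\mathrm{opt}_{\mathcal C}})+\varepsilon$ in time $\mathrm{poly}(d/\varepsilon)$ for this class; accuracy $\mathrm{opt}_{\mathcal C}+\varepsilon$ in time $d^{\tilde O(1/\varepsilon^2)}$; and accuracy $O(\mathrm{opt}_{\mathcal C})+\varepsilon$ when $\mathcal C$ is restricted to origin-centered halfspaces ($\theta=0$).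

The answer is yes.

**Theorem 1.** There are absolute constants $C_1,A$ and a deterministic algorithm which, given $\varepsilon,\delta\in(0,1)$ and $n\le(B/\varepsilon)^A$ i.i.d. samples from $\mathcal D$, where $B=d+\log\frac1\delta+1$, runs in time $\mathrm{poly}(d,1/\varepsilon,\log\frac1\delta)$ for every $\mathcal D$, outputs Reject or (Accept, $h$), and satisfies:

- (Soundness) for every $\mathcal D$, with probability $\ge1-\delta$: if it accepts, then $\Pr_{\mathcal D}[h(x)\ne y]\le C_1\,\mathrm{opt}_{\mathcal C}+\varepsilon$;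
- (Completeness) if the $x$-marginal is $N(0,I_d)$ (labels arbitrary), it accepts with probability $\ge1-\delta$.

With $\delta=0.01$ this answers the question. A second theorem, not needed for the answer, is proved in Section 15.

**Theorem 2.** There is an algorithm with the sample, time and soundness guarantees of Theorem 1 (same constant $C_1$, every $\mathcal D$) whose output is always a halfspace in $\mathcal C$, and which accepts with probability $\ge1-\delta$ whenever the $x$-marginal is any Gaussian $N(\mu,\Sigma)$, with $\mu,\Sigma$ unknown to the algorithm and $\Sigma$ possibly singular (labels arbitrary).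

The model is exact real arithmetic: $+,-,\times,/$, comparison, floor, square root, $\exp$, $\log$ and the Gaussian c.d.f. cost one unit each. The absolute constants are astronomically bad; only polynomiality is claimed.

## 3. The line, the plane, and a tilted boundary seen through slabs

On the line ($d=1$) no test is needed. A halfspace is a cut point with an orientation, so least empirical error is found by sorting the sample and trying $O(n)$ cuts. The difficulty is finding a direction.

Next take $X\sim N(0,I_d)$, a unit vector $w^*$, threshold $0$, and write $P$ for the set of positively labeled points. Without noise, $\mathbb E[X1_P]=\varphi(0)w^*$, so the mean of the positives gives the direction exactly. Suppose instead that $f^*=\operatorname{sign}(w^*\cdot x)$ is wrong with probability $\nu$. For a unit vector $e$ the noise changes $e\cdot\mathbb E[X1_P]$ by at most $\mathbb E[|e\cdot X|1(y\ne f^*)]\le\sqrt\nu$, by Cauchy–Schwarz. So, when $\sqrt\nu<\varphi(0)$, the angle $\vartheta$ between $w^*$ and the mean satisfies $\tan\vartheta\le\sqrt\nu/(\varphi(0)-\sqrt\nu)$.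 Two centered halfspaces at angle $\vartheta$ disagree with probability $\vartheta/\pi$. This argument uses only second moments, and it proves accuracy of order $\sqrt\nu$, not $\nu$.

To improve it, look near the current boundary. Let $f^*=+1$ on $\{w^*\cdot x\ge t\}$ (or on $\{w^*\cdot x>t\}$), $\|w^*\|=1$, $t\ge0$, and let $u$ be a unit vector with $u\cdot w^*>0$, our current guess. Write
$$w^*=\cos\theta\,u+\sin\theta\,v,\qquad v\perp u\text{ unit},\ \theta\in[0,\tfrac\pi2),\qquad \kappa(u)=\tan\theta,\qquad s_0(u)=\frac t{\cos\theta}=t\sqrt{1+\kappa(u)^2}.$$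
With $z=v\cdot x$, dividing $\cos\theta\,(u\cdot x)+\sin\theta\,z\ge t$ by $\cos\theta$ gives
$$f^*(x)=+1\iff\kappa z\ge s_0-u\cdot x\qquad(\text{or }>).\tag{1}$$
If $\kappa=0$ we read $\kappa z$ as $0$; this covers $d=1$, where there is no $v$. For example, in the plane with $u=e_1$, $v=e_2$, $\kappa=\frac12$, $t=1$ we have $w^*=(2,1)/\sqrt5$, $s_0=\sqrt5/2$, and (1) says $\frac12x_2\ge\frac{\sqrt5}2-x_1$.

On a thin slab at height $u\cdot x=s$, (1) says that $f^*$ is the threshold function $z\ge\tau$ with $\tau=(s_0-s)/\kappa$. For Gaussian $z$, $\mathbb E[z1(z\ge\tau)]=\varphi(\tau)>0$: the mean of the positives in the slab, projected to $u^\perp$, points towards $v$. Rotating $u$ to $(u+\xi v)/\sqrt{1+\xi^2}$ changes the tangent to $(\kappa-\xi)/(1+\kappa\xi)$, which is smaller.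

For $t=0$ this works well. Take $\kappa\le\frac12$ and slabs $S_j=\{-(j+1)\kappa\le u\cdot x<-j\kappa\}$, on which $\tau\in(j,j+1]$. Suppose tests have confirmed that slab masses are Gaussian up to a factor $2$ and that conditional second moments on slabs are at most $1.5$. If some slab with small $|j|$ has a small fraction of noisy labels, its mean gives a direction of constant correlation with $v$, and $\kappa$ shrinks by a constant factor. If every slab with $|j|\le17$ has noise fraction above a constant $c_2$, those slabs have total mass at most $\nu/c_2$. In a far slab $j\ge16$, a point with $f^*=+1$ needs $z>j$, so Chebyshev's inequality bounds the disagreement there by $\frac{1.5}{j^2}\cdot2G(S_j)\le\frac{3}{j^2}G(S_0)$; summing over $j$ gives at most $G(S_0)\le2\nu/c_2$. The other side is symmetric. So $\operatorname{sign}(u\cdot x)$ already has error $O(\nu)$. (This is a sketch; Section 12 does the accounting in full.)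

## 4. What constant-degree moments cannot see

Now let the threshold be large. The plan "check constantly many moments, use means, then rotate through slabs" fails at two identifiable points.

The first is the start. Fix an even $k$ and constants $\beta,\delta\in(0,1)$. Let $d=2$, $w^*=e_1$, $t\ge1$, $p=\Pr[N\ge t]$, $\nu=\beta p$, $R=(\delta/\nu)^{1/k}$, and let the marginal be
$$(1-2\nu)N(0,I_2)+\nu\,\delta_{Re_2}+\nu\,\delta_{-Re_2},$$
with labels $\operatorname{sign}(x_1-t)$ everywhere except at $Re_2$, which is labeled $+1$. Then $\mathrm{opt}_{\mathcal C}\le\nu$. For $r\le k$ the $r$-th moment tensor differs from the Gaussian one by at most $2\nu\|\mathbb EX^{\otimes r}\|_F+2\nu R^r$, and for $\nu\le\delta$ we have $R\ge1$ and $\nu R^r\le\delta$. So for $t$ large all these differences are at most $3\delta$: moment tests up to degree $k$ with tolerance $3\delta$ pass. But the mean of the positives is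
$$\mathbb E[x1_P]=(1-2\nu)\varphi(t)\,e_1+\nu R\,e_2 .$$
By $p\ge\frac{t}{1+t^2}\varphi(t)$ we have $\varphi(t)\le2tp=2t\nu/\beta$, hence $\varphi(t)/(\nu R)\le\frac{2t}\beta(\nu/\delta)^{1/k}\to0$ as $t\to\infty$, since $\nu\le e^{-t^2/2}$. The mean turns orthogonal to $w^*$. Nor does a constant save us with a fixed approximation factor, since the constant $-1$ has error at least $(1-2\nu)p=(1-2\nu)\nu/\beta$ and $\beta$ is as small as we please. For a degree-$k$ moment to notice mass $\nu$ at distance $R$ one needs roughly $\nu R^k\ge\delta$, i.e. $k\ge\log(\delta/\nu)/\log R$. For $R$ of Gaussian size this grows with $1/\nu$, and a degree-$k$ tensor has $d^k$ entries.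

The second point is the far slabs. Suppose we do have $u$ with moderate $\kappa$ but $s_0$ is large. Going from the crossing height $s_0$ a distance $D$ towards the origin, the Gaussian density is multiplied by $e^{Ds_0-D^2/2}$, while Chebyshev's inequality bounds the conditional probability of $f^*=+1$ there (which needs $z>D/\kappa$) only by $1.5\kappa^2/D^2$. At $D=s_0$ the product is $1.5\,\kappa^2s_0^{-2}e^{s_0^2/2}$. So knowing that the slabs near the crossing have mass $O(\nu)$ says nothing about far slabs. This is not just a weak estimate. A slab with conditional law $(1-2\rho)N(0,I)+\rho\,\delta_{R'v}+\rho\,\delta_{-R'v}$ on $u^\perp$, with $R'\ge1$, $\rho R'^k\le\delta$ and $\rho$ small, passes constant-degree tests by the computation above, and with $R'$ slightly above $D/\kappa$ it has a point mass $\rho$ in the positive region. For $t=0$ the problem does not arise, because slab masses do not grow away from the boundary.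

## 5. Second moments of the positive points

What gets past both points is to test the second moments of the positively labeled points, with a tolerance that depends on how many there are. Let $X$ be standard normal in dimension one and let $E$ be any event of probability $p$. Then
$$\mathbb E[X^21_E]\le\int_0^\infty\min(p,\sqrt2e^{-r/4})\,dr=4p\Big(1+\log\frac{\sqrt2}p\Big),\qquad\text{so}\qquad \mathbb E[X^2\mid E]\le8\Big(1+\log\frac1p\Big).$$
This holds for every $E$, so a test of the form "$\mathbb E[(v\cdot x)^2\mid P]\le8(1+\log\frac1{\Pr[P]})$" is passed by a Gaussian marginal under every labeling. In the first example of Section 4 the test fails for large $t$: the left side in direction $e_2$ is at least $\nu R^2/(p+\nu)=\frac{\beta}{1+\beta}(\delta/\nu)^{2/k}$, far above $\log\frac1p$.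

When the test passes, it gives us a direction. In $m$ dimensions the same computation bounds the sum of any $m$ eigenvalues of $M=\mathbb E[xx^T\mid P]$ by $8(m+\log\frac1p)$, so at most about $\log\frac1p$ eigenvalues exceed $16$. If almost all positives satisfy $w^*\cdot x\ge t$ with $t\ge15$, then $w^{*T}Mw^*\ge0.9t^2$, and this can only come from those few large eigenvalues. Hence one of these few eigenvectors is visibly correlated with $w^*$. The same applies inside a slab.

So each node of our search holds a direction $u$. If its tests pass, then either a suitable threshold along $u$ is already good, or a slab mean or a second-moment eigenvector improves $u$. We do not know which, so we try all of them. This makes a tree, which we must keep of size $\mathrm{poly}(1/\varepsilon)$; at the end we output the candidate of least empirical error.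

## 6. Moments control two tails, and the constants

From here to the end of Section 13 a finite labeled sample is fixed, and $\Pr,\mathbb E$ without subscript refer to the uniform distribution on it (for $N$ and $X\sim N(0,I)$ they keep their usual meaning). Put $P=\{y=+1\}$ and $a_0=\Pr[N>20]$.

**Lemma 3.** There are absolute constants $k\ge4$ and $\delta_0\in(0,\min(\frac12,5a_0)]$ such that every real random variable $z$ with finitely many values and $|\mathbb Ez^r-\gamma_r|\le\delta_0$ for $r=1,\dots,k$ has $\Pr[z>20]\ge a_0/2$ and $\Pr[z<-20]\ge a_0/2$.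

*Proof.* The purpose is to get a lower bound on tails from constantly many moments; we argue by compactness. If the claim fails, then for each $k\ge4$ some $z_k$ satisfies the hypothesis with $\delta_0=\min(\frac1k,\frac12,5a_0)$ and violates the conclusion. Then $\mathbb Ez_k^r\to\gamma_r$ for each fixed $r$. Second moments are bounded, so the sequence is tight; let $Z$ be the weak limit of a subsequence. For fixed $r$, $\mathbb Ez_k^{2r}$ is bounded over $k\ge2r$, so the variables $z_k^r$ are uniformly integrable and $\mathbb EZ^r=\gamma_r$. In particular $\mathbb EZ^{2r}=(2r)!/(2^rr!)$, so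
$$\mathbb Ee^{s|Z|}\le2\,\mathbb E\cosh(sZ)=2\sum_r\frac{s^{2r}\mathbb EZ^{2r}}{(2r)!}=2e^{s^2/2}<\infty .$$
Dominated convergence (dominating function $e^{s|Z|}$) gives $\mathbb Ee^{isZ}=\sum_r(is)^r\gamma_r/r!=e^{-s^2/2}$ for $s\geq 0$, and for $s<0$ by conjugation. So $Z$ is standard normal. As this holds for every weakly convergent subsequence, $z_k\to N$ weakly, and since $\pm20$ are continuity points, $\Pr[z_k>20]\to a_0$ and $\Pr[z_k<-20]\to a_0$. For large $k$ both exceed $a_0/2$, a contradiction. $\square$

Fix $k,\delta_0$ from Lemma 3 and put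
$$c=3a_0,\qquad c_2=a_0^2,\qquad C_1=14+\frac{256}{c_2}.$$
By Chebyshev $a_0\le\frac1{400}$, so $c<0.1$. Let $\varepsilon_0$ be a small absolute constant. In Sections 7–13, $\varepsilon\le\varepsilon_0$ and $L=\log\frac1\varepsilon$. The requirements on $\varepsilon_0$, all true for small $\varepsilon$, are
$$\sqrt L\ge\tfrac{15}c,\quad 2(1+4\sqrt L)(1+\sqrt L)\le\tfrac1\varepsilon,\quad 2\sqrt L(1+4\sqrt L)(1+\sqrt L)\le L^2,\quad \tfrac{50\sqrt L}{0.9\varepsilon}+2\le\varepsilon^{-2},$$
$$0.9\,\varepsilon\,\varphi(25\sqrt L+1)\ge\varepsilon^{400},\qquad \Pr[|N|>25\sqrt L]+0.01\,\varepsilon^{400}\le\varepsilon,\qquad 8(1+L)+0.01\le14.4L .$$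
(For the fifth: $(25\sqrt L+1)^2/2=312.5L+O(\sqrt L)$.)

## 7. Tests, root directions and search trees

The input is a finite labeled sample in $\mathbb R^d$.

**Tests on a pair.** A pair is a slab $S$ with unit normal $u$, its projection $\pi$ onto $V=u^\perp$, and $d'=\dim V=d-1$. The root pair is $S=\mathbb R^d$, $\pi=\mathrm{id}$, $V=\mathbb R^d$, $d'=d$.

(T2) Reject if $\Pr[S]=0$. For $1\le r\le k$ check
$$\big\|\mathbb E[(\pi x)^{\otimes r}\mid S]-\mathbb E[(\pi X)^{\otimes r}]\big\|_F\le\delta_0,\qquad X\sim N(0,I_d).$$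

(T3) If $\Pr[P\cap S]\ge\varepsilon^3$, let $M=\mathbb E[\pi x(\pi x)^T\mid P\cap S]$ on $V$ and $\rho=\log\frac{\Pr[S]}{\Pr[P\cap S]}\in[0,3L]$. Reject if $\mathrm{tr}\,M>8(d'+\rho)$. Otherwise compute an orthonormal basis $e_1,\dots,e_{d'}$ of $V$ in which the off-diagonal part of $M$ has Frobenius norm at most $0.01$, ordered so that $\lambda_l=e_l^TMe_l$ is nonincreasing, and check $\sum_{l\le m}\lambda_l\le8(m+\rho)$ for all $1\le m\le d'$.

A failed test means Reject. The basis comes from Jacobi's method: the off-diagonal squared norm is a sum of $d'(d'-1)$ squares, so rotating away the largest off-diagonal entry (with its mirror image) multiplies it by at most $1-\frac2{d'(d'-1)}$. Since $M$ is positive semidefinite, $\|M\|_F\le\mathrm{tr}\,M\le8(d+3L)$, so $O(d^2\log(dL))$ rotations suffice. The $e_l$ are called the axes of the pair.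

We record what (T3) gives. For a unit $v\in V$ with $v_l=v\cdot e_l$,
$$v^TMv\le\sum_l\lambda_lv_l^2+0.01\le\lambda_1+0.01.\tag{2}$$
Let $m$ be the number of $l$ with $\lambda_l\ge16$, and suppose $\rho\le\bar\rho$. If $m\ge1$, then $16m\le\sum_{l\le m}\lambda_l\le8(m+\bar\rho)$. Hence, also for $m=0$, and since the axes beyond $m$ contribute at most $16\sum_lv_l^2\le16$ to (2),
$$m\le\bar\rho,\qquad\sum_{l\le m}\lambda_l\le16\bar\rho,\qquad\sum_{l\le m}\lambda_lv_l^2\ge v^TMv-16.01.\tag{3}$$

**Root.** Run (T2), (T3) on the root pair. The root directions are $g/\|g\|$ for $g=\mathbb E[x1_P]$, if $g\ne0$, and $\pm e_l$ for $l\le\min(d,\lfloor L\rfloor)$, if $\Pr[P]\ge\varepsilon^3$.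

**Trees.** There is one tree for each $\hat t\in\frac\varepsilon2\mathbb Z\cap[0,4\sqrt L]$, a guess for $t$. Put $\kappa_0=\sqrt L$ and
$$T_i=2(1+\hat t)(1+\kappa_i),\quad\sigma_i=\min(\kappa_i,1/T_i),\quad J_i=\kappa_i/\sigma_i=\max(1,\kappa_iT_i),\quad\kappa_{i+1}=(1-\eta_i)\kappa_i,$$
with $\eta_i=\frac{c^2}{20(1+\hat t)}$ if $J_i>1$ and $\eta_i=\frac{c^2}4$ if $J_i=1$. Let $i_{\max}$ be the first $i$ with $\kappa_i\le\varepsilon$. Here $\kappa_i$ is the bound on the tangent that level $i$ aims at; $\sigma_i$ is the slab width, at most $\kappa_i$ so that a slab resolves the tilt, and at most $1/T_i$ so that Gaussian masses of adjacent slabs are comparable; $J_i$ counts slabs per length $\kappa_i$.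

As $\eta_i\le0.1$, we have $\kappa_i\ge0.9\varepsilon$ for $i\le i_{\max}$. Also $2\le T_i\le2(1+4\sqrt L)(1+\sqrt L)\le\frac1\varepsilon$, so $\varepsilon\le1/T_i\le\frac12$ and $0.9\varepsilon\le\sigma_i\le\frac12$.

Nodes are pairs (unit vector, level); the nodes of level $0$ carry the root directions. At a node $(u,i)$ do the following.

- Cells: $I_q=[\hat t+q\sigma_i,\hat t+(q+1)\sigma_i)$, $q\in\mathbb Z$. A cell is in range if it meets $[-25\sqrt L,25\sqrt L]$. At most $\varepsilon^{-2}$ cells are in range, and each of them has $G(I_q)\ge0.9\varepsilon\,\varphi(25\sqrt L+1)\ge\varepsilon^{400}$. We also call the slab $\{u\cdot x\in I_q\}$ a cell.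
- (T1): check $\frac12G(I_q)\le\Pr[u\cdot x\in I_q]\le2G(I_q)$ for all in-range $q$, and $\Pr[|u\cdot x|>25\sqrt L]\le\varepsilon$. Run (T2), (T3) on all in-range cells. Reject on failure.
- Candidates: $\operatorname{sign}(u\cdot x-(\hat t+\ell\sigma_i))$ for integers $0\le\ell\le J_i^2/4+1$.
- Children, if $i<i_{\max}$, all at level $i+1$: (a) $u$ itself; and $u'=(u+\xi_iv')/\sqrt{1+\xi_i^2}$ with $\xi_i=\frac{c\kappa_i}{2\sqrt{J_i}}$, for each in-range cell with $|q|\le16J_i^2$ and each $v'$ of the form (b) $v'=g/\|g\|$, where $g=\mathbb E[\pi x1_P\mid S]\ne0$, or (c) $v'=\pm e_l$, $l\le\min(d-1,\lfloor24J_i^2\rfloor)$, for the axes of the cell, if $\Pr[P\cap S]\ge\varepsilon^3$.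

**Both orientations.** Run all of this on the labels $y$ and again on $-y$, negating the candidates of the second run. Add the two constants as candidates. If nothing rejects, accept and output the candidate of least empirical error.

## 8. The trees have polynomial size

**Lemma 4.** For every input, the total number of nodes is $\varepsilon^{-O(1)}$, and the run time is $\mathrm{poly}(n,d^k,1/\varepsilon)$, where $n$ is the sample size.

*Proof.* We bound the product of branching factors along a path. A node with $J=J_i$ has at most $1+33J^2(1+48J^2)\le1700J^4$ children. Since $\kappa_iT_i$ decreases in $i$, once $J_i=1$ it stays $1$.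

Levels with $J_i>1$: here $2(1+\hat t)(1+\kappa_i)\kappa_i>1$. If $\kappa_i\le1$ this gives $\kappa_i>\frac1{4(1+\hat t)}$; if $\kappa_i>1$ the same inequality is trivial. On these levels $\kappa_i$ starts at $\sqrt L$ and shrinks by the fixed factor $1-\frac{c^2}{20(1+\hat t)}$, so their number is at most
$$1+\frac{20(1+\hat t)}{c^2}\log\big(4(1+\hat t)\sqrt L\big)\le C\sqrt L\log L .$$
On each, $J_i\le\kappa_0T_0\le2\sqrt L(1+4\sqrt L)(1+\sqrt L)\le L^2$. Together they contribute a factor at most $(1700L^8)^{C\sqrt L\log L}=\exp(O(\sqrt L\log^2L))=\varepsilon^{-O(1)}$.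

Levels with $J_i=1$: here $\kappa_i\le1/T_i\le\frac12$, and $\kappa_i\ge0.9\varepsilon$ shrinks by the factor $1-\frac{c^2}4$, so there are $O(L)$ such levels, contributing at most $1700^{O(L)}=\varepsilon^{-O(1)}$.

There are at most $1+2L$ root directions, at most $\varepsilon^{-2}$ values of $\hat t$, two orientations and $O(L)$ levels. So there are $\varepsilon^{-O(1)}$ nodes, and each costs $\mathrm{poly}(n,d^k,1/\varepsilon)$. $\square$

## 9. A Gaussian marginal passes all tests, for every labeling

**Definition 6 (regular sample).** Let $\mathcal F$ be the class of intersections of three sets, each of the form $\{q\ge0\}$ or $\{q>0\}$ with $q$ a polynomial of degree at most $2$. A sample is $(\Delta,R)$-regular, $R\ge1$, if $|\Pr[x\in A]-\Pr[X\in A]|\le\Delta$ for all $A\in\mathcal F$, $X\sim N(0,I_d)$, and $\|x\|\le R$ for all sample points.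

For example, for $d=1$ the sample $\{-1,1\}$ is not $(\Delta,R)$-regular for any $\Delta<\frac12$, since it gives $\{1-x\geq 0\}\cap\{x-1\ge0\}=\{1\}$ empirical mass $\frac12$ and Gaussian mass $0$. Labels play no role in the definition.

**Proposition 5.** Suppose the sample is $(\Delta,R)$-regular, $\mathbb E[|N|^r1(|N|\ge R)]\le C_k\Delta$ for $r\le k$, and $\Delta R^kd^{k/2}\varepsilon^{-400}\le\delta'$, where $\delta'\in(0,0.01]$ is a small enough constant depending on $k,\delta_0,C_k$. Then for every labeling no test rejects.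

*Proof.* **Step 1: (T1).** We compare slab masses. Slabs and $\{(u\cdot x)^2-625L>0\}$ belong to $\mathcal F$ (a trivial factor $\{1\ge0\}$ fills up the three sets). In-range cells have $G(I)\ge\varepsilon^{400}\ge100\Delta$, so $|\Pr[u\cdot x\in I]-G(I)|\le\Delta$ gives (T1) there, and $\Pr[|u\cdot x|>25\sqrt L]\le\Pr[|N|>25\sqrt L]+\Delta\le\varepsilon$.

**Step 2: (T2).** We pass from probabilities to moments, first in one direction, then for the whole tensor. If $d=1$ and $S$ is a cell, then $V=\{0\}$ and there is nothing to show. Let $v\in V$ be a unit vector, $z=v\cdot x$. Since $|z|\le R$,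
$$\mathbb E[z_+^r1_S]=\int_0^Rrs^{r-1}\Pr[S,z\ge s]\,ds ,$$
and $S\cap\{z\ge s\}\in\mathcal F$. Under $N(0,I)$, $z$ is independent of $u\cdot x$ and the analogous integral over $[0,\infty)$ is $G(I)\mathbb EN_+^r$. On $[0,R]$ the integrands differ by at most $rs^{r-1}\Delta$, and the missing part $\int_R^\infty rs^{r-1}\Pr[N\ge s]ds$ is at most $\mathbb E[|N|^r1(|N|\ge R)]$. So the difference is at most $\Delta R^r+C_k\Delta\le(1+C_k)\Delta R^r$. The same holds for $z_-$ (replace $v$ by $-v$), so
$$\big|\mathbb E[z^r1_S]-G(I)\gamma_r\big|\le2(1+C_k)\Delta R^r.\tag{4}$$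
Now $|\Pr[S]-G(I)|\le\Delta$ and $\Pr[S]\ge0.99\,\varepsilon^{400}$, so dividing gives
$$|\mathbb E[z^r\mid S]-\gamma_r|\le\frac{2(1+C_k)\Delta R^r+\gamma_r\Delta}{\Pr[S]}\le\epsilon':=C_k'\Delta R^k\varepsilon^{-400}.$$
Let $T$ be the difference of tensors in (T2). It is symmetric and $|T(v,\dots,v)|\le\epsilon'$ for unit $v\in V$. By polarization,
$$T(v_1,\dots,v_r)=\frac1{2^rr!}\sum_{\epsilon\in\{\pm1\}^r}\epsilon_1\cdots\epsilon_r\,T(w_\epsilon,\dots,w_\epsilon),\qquad w_\epsilon=\sum_i\epsilon_iv_i,\quad\|w_\epsilon\|\le r ,$$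
for unit $v_i\in V$, so every entry of $T$ in an orthonormal basis of $V$ is at most $\frac{r^r}{r!}\epsilon'\le e^r\epsilon'$ in absolute value. There are at most $d^r$ entries, so $\|T\|_F\le d^{r/2}e^r\epsilon'\le\delta_0$ if $\delta'$ is small enough. For the root pair, take $S=\mathbb R^d$, $G(I)=1$.

**Step 3: (T3).** We bound second moments on $P\cap S$ uniformly over all labelings. Let $\alpha=\Pr[P\cap S]\ge\varepsilon^3$, $1\le m\le d'$, and let $W$ be the span of $e_1,\dots,e_m$. Then $\sum_{l\le m}\lambda_l=\mathbb E[\|x_W\|^2\mid P\cap S]$, where $x_W$ is the projection onto $W$; for $W=V$, $m=d'$ this is $\mathrm{tr}\,M$. So it suffices to bound this quantity for every $m$-dimensional $W\subset V$. (If $d'=0$ there is nothing to check.) The labels enter only through the trivial bound by $\alpha$, and $S\cap\{\|x_W\|^2\ge r\}\in\mathcal F$. With $b=2^{m/2}G(I)$ ($G(I)=1$ for the root),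
$$\mathbb E[\|x_W\|^21_{P\cap S}]\le\int_0^{R^2}\min\big(\alpha,\Pr[S,\|x_W\|^2\ge r]\big)dr\le\Delta R^2+\int_0^\infty\min(\alpha,be^{-r/4})\,dr .$$
Here we used $\Pr_{N(0,I)}[S,\|x_W\|^2\ge r]=G(I)\Pr[\chi_m^2\ge r]\le be^{-r/4}$. If $b\ge\alpha$ the last integral is $4\alpha\log\frac b\alpha+4\alpha$; if $b<\alpha$ it is $4b$. So it is at most $4\alpha(1+\log^+\frac b\alpha)$. Since $\Pr[S]\ge\alpha\ge\varepsilon^3$ and $\Delta\le0.01\varepsilon^{400}$, $G(I)\le\Pr[S]+\Delta\le1.01\Pr[S]$, so $\log^+\frac b\alpha\le\frac m2\log2+0.01+\rho$; and $\Delta R^2/\alpha\le0.01$. Hence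
$$\mathbb E[\|x_W\|^2\mid P\cap S]\le0.01+4+0.04+2m\log2+4\rho\le8(m+\rho).\qquad\square$$

## 10. Slab means and rotations

Sections 10–12 prepare soundness. Fix one orientation and a function $f^*$ that is $+1$ on $H^*=\{w^*\cdot x\ge t\}$ (or $\{w^*\cdot x>t\}$) and $-1$ elsewhere, with $\|w^*\|=1$, $t\ge0$. Let $\nu\ge\max(\Pr[y\ne f^*],\varepsilon)$. Assume all tests pass. For a set $S$ put $D(S)=\Pr[S]$ and $n(S)=\Pr[S,y\ne f^*]$. By the remark after Definition 4, for a pair passing (T2) and unit $v\in V$,
$$|\mathbb E[(v\cdot x)^r\mid S]-\gamma_r|\le\delta_0\ (r\le k),\qquad\mathbb E[(v\cdot x)^2\mid S]\le1.5.\tag{5}$$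

The first lemma turns a slab with few noisy labels into a useful direction.

**Lemma 6 (means).** Let $S$ be the set of a pair passing (T2), $n(S)\le c_2D(S)$, $v\in V$ a unit vector, $z=v\cdot x$. Assume that on $S$: $f^*=+1$ iff $z\ge\tau(x)$ (or iff $z>\tau(x)$), where either $\tau\in[0,20)$ throughout $S$ or $\tau\in(-20,0]$ throughout $S$. Then $g=\mathbb E[\pi x1_P\mid S]\ne0$ and $v\cdot g/\|g\|\ge c$.

*Proof.* Conditionally on $S$, $z$ satisfies the hypothesis of Lemma 3, by (5).

If $\tau\ge0$: on $S\cap H^*$ we have $z\ge0$, and $z>20$ forces $x\in H^*$. So $z1_{H^*}\ge z1(z>20)$ on $S$ and $\mathbb E[z1_{H^*}\mid S]\ge20\cdot\frac{a_0}2=10a_0$.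

If $\tau\le0$: outside $H^*$ we have $z\le0$, and $z<-20$ forces $x\notin H^*$. So $z1_{H^*}=z-z1_{\overline{H^*}}\ge z+20\cdot1(z<-20)$ on $S$ and $\mathbb E[z1_{H^*}\mid S]\ge-\delta_0+10a_0\ge5a_0$.

The noise contributes little: $|1_P-1_{H^*}|=1(y\ne f^*)$, so by Cauchy–Schwarz $\mathbb E[|z||1_P-1_{H^*}|\mid S]\le\sqrt{1.5}\sqrt{c_2}=\sqrt{1.5}\,a_0$. Hence $v\cdot g=\mathbb E[z1_P\mid S]\ge(5-\sqrt{1.5})a_0\ge3.7a_0$. Finally $\|g\|=\sup_{e\in V,\|e\|=1}\mathbb E[(e\cdot x)1_P\mid S]\le\sqrt{1.5}$, and $3.7/\sqrt{1.5}\ge3$. $\square$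

The second lemma says that a correlation of only $c/\sqrt{J_i}$ pays for one level. Recall $\kappa(u),s_0(u),v$ from Section 3.

**Lemma 7 (progress).** Let $(u,i)$ be a node with $u\cdot w^*>0$ and $(1-\eta_i)\kappa_i<\kappa\le\kappa_i$, $\kappa=\kappa(u)$. If $v'\perp u$ is a unit vector with $v\cdot v'\ge c/\sqrt{J_i}$ and $u'=(u+\xi_iv')/\sqrt{1+\xi_i^2}$, then $u'\cdot w^*>0$, $\kappa(u')\le\kappa_{i+1}$ and $\kappa(u')\le\kappa(u)$.

*Proof.* Write $\xi=\xi_i$, $c'=v\cdot v'$. By definition $2\xi=\kappa_ic/\sqrt{J_i}$, and $\kappa>0.9\kappa_i$. We have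
$$u'\cdot w^*=\frac{\cos\theta+\xi c'\sin\theta}{\sqrt{1+\xi^2}}=\frac{\cos\theta\,(1+\xi\kappa c')}{\sqrt{1+\xi^2}}>0,\qquad(1+\xi\kappa c')^2\ge1+2\xi(0.9\kappa_i)\frac c{\sqrt{J_i}}=1+3.6\,\xi^2 .$$
Since $\kappa(u')^2=(u'\cdot w^*)^{-2}-1$ and $\cos^{-2}\theta=1+\kappa^2$,
$$\kappa(u')^2=\frac{(1+\kappa^2)(1+\xi^2)}{(1+\xi\kappa c')^2}-1\le\kappa^2-\frac{2.6\,\xi^2(1+\kappa^2)}{1+3.6\,\xi^2}.$$

If $J_i=1$, then $\kappa_i\le1/T_i\le\frac12$, so $\xi=\frac{c\kappa_i}2\le\frac c4$ and $1+3.6\xi^2\le1.3$. Hence $\kappa(u')^2\le\kappa^2-2\xi^2\le\kappa_i^2(1-\frac{c^2}2)$.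

If $J_i=\kappa_iT_i>1$, then $\xi^2=\frac{c^2\kappa_i^2}{4J_i}=\frac{c^2\kappa_i}{4T_i}\le\frac{c^2}8$ because $T_i\ge2\kappa_i$, and again $1+3.6\xi^2\le1.3$, so $\kappa(u')^2\le\kappa^2-2\xi^2(1+\kappa^2)$. Here $1+\kappa^2\ge0.81(1+\kappa_i^2)\ge0.4(1+\kappa_i)^2$, so the subtracted term is at least
$$2\cdot\frac{c^2\kappa_i}{8(1+\hat t)(1+\kappa_i)}\cdot0.4(1+\kappa_i)^2=\frac{0.1\,c^2\kappa_i(1+\kappa_i)}{1+\hat t}\ge\frac{0.1\,c^2\kappa_i^2}{1+\hat t},$$
and $\kappa(u')^2\le\kappa_i^2\big(1-\frac{c^2}{10(1+\hat t)}\big)$.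

In both cases $\kappa(u')\le\kappa$, and $\sqrt{1-x}\le1-\frac x2$ gives $\kappa(u')\le(1-\eta_i)\kappa_i=\kappa_{i+1}$. $\square$

## 11. A starting direction

**Proposition 8 (root).** Either a constant has error $\le C_1\nu$, or $t\le4\sqrt L$ and some root direction $u$ has $u\cdot w^*>0$, $\kappa(u)\le\sqrt L=\kappa_0$, $s_0(u)\le6\sqrt L$.

*Proof.* Let $p=\Pr[P]$.

**Step 1: cases settled by constants.** If $p\le10\nu$, the constant $-1$ has error $p\le10\nu$. If $\nu>c_2$, any constant has error $\le1\le\nu/c_2$. From now on $p>10\nu\ge10\varepsilon$ and $\Pr[y\ne f^*]\le\nu\le c_2$.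

**Step 2: small threshold, by the mean.** If $t<15$, apply Lemma 6 to the root pair with $v=w^*$ and $\tau=t\in[0,20)$. The root direction $u=g/\|g\|$ has $\cos\theta\ge c$, so $\kappa\le\frac1c\le\sqrt L$, $s_0\le\frac{15}c\le6\sqrt L$; and $t<15\le4\sqrt L$.

**Step 3: large threshold, by the axes.** Let $t\ge15$. Since $\Pr[P,f^*=-1]\le\nu<0.1p$, at least $0.9p$ of the mass of $P$ lies in $H^*$, so $w^{*T}Mw^*\ge0.9t^2$ for $M=\mathbb E[xx^T\mid P]$. As $p\ge10\varepsilon\ge\varepsilon^3$, (T3) was run, with $\rho=\log\frac1p\le L$. By (2) and (T3) with $m=1$, $0.9t^2\le8(1+L)+0.01\le14.4L$, so $t\le4\sqrt L$.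

Now use (3) with $\bar\rho=L$: the number $m$ of $\lambda_l\ge16$ is at most $L$, hence at most $\min(d,\lfloor L\rfloor)$; these $\lambda_l$ sum to at most $16L$; and $\sum_{l\le m}\lambda_l(w^*\cdot e_l)^2\ge0.9t^2-16.01\ge0.8t^2$, because $0.1t^2\ge22.5$. So some $l\le m$ has $(w^*\cdot e_l)^2\ge\frac{0.8t^2}{16L}\ge\frac{t^2}{36L}$. For the root direction $u=\pm e_l$ with the right sign, $\cos\theta\ge\frac t{6\sqrt L}$, so $s_0=t/\cos\theta\le6\sqrt L$ and $\kappa\le\frac1{\cos\theta}\le\frac{6\sqrt L}t\le\sqrt L$. $\square$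

## 12. One node: a good threshold or a better direction

Suppose $t\le4\sqrt L$ and fix $\hat t\in\frac\varepsilon2\mathbb Z$ with $\hat t\le t<\hat t+\frac\varepsilon2$; its tree exists. Call a node $(u,i)$ of this tree good if $u\cdot w^*>0$, $\kappa(u)\le\kappa_i$ and $s_0(u)\le6\sqrt L$.

**Proposition 9.** If $(u,i)$ is good, then either a candidate of this node has error $\le C_1\nu$, or $i<i_{\max}$ and some child is good.

*Proof.* Write $\kappa=\kappa(u)$, $s_0=s_0(u)$, $\sigma=\sigma_i$, $J=J_i$. If $i<i_{\max}$ and $\kappa\le(1-\eta_i)\kappa_i=\kappa_{i+1}$, child (a) is good. So assume that $i=i_{\max}$ or $\kappa>(1-\eta_i)\kappa_i\ge0.9\kappa_i$. In the second case Lemma 7 shows: if $i<i_{\max}$, any child (b) or (c) whose $v'$ has $v\cdot v'\ge c/\sqrt J$ is good. Indeed $\kappa$ does not increase, so neither does $s_0=t\sqrt{1+\kappa^2}$.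

**Step 0: the cells around the crossing point.** We align the cells with $s_0$ and check that the cells we need were tested and used. Note $t\le1+\hat t$, so $t\le\frac{T_i}2$. Let $\hat s=\hat t+\ell\sigma$, $\ell\in\mathbb Z$, with $\hat s\le s_0<\hat s+\sigma$. As $s_0\ge t\ge\hat t$, we have $\ell\ge0$ and $\hat s\ge0$. From $\sqrt{1+\kappa^2}\le1+\frac{\kappa^2}2$ we get $s_0-\hat t\le\frac{t\kappa^2}2+\frac\varepsilon2$. Using $\kappa_i/\sigma=J$, $\frac\varepsilon2<\sigma$ and $t\kappa_i\le\frac{T_i\kappa_i}2\le\frac J2$,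
$$\ell\le\frac{s_0-\hat t}\sigma\le\frac{t\kappa_iJ}2+1\le\frac{J^2}4+1 .$$
So $h:=\operatorname{sign}(u\cdot x-\hat s)$ is a candidate. For $j\in\mathbb Z$ let $S_j=\{u\cdot x\in[\hat s-(j+1)\sigma,\hat s-j\sigma)\}$, which is the cell $q=\ell-1-j$. Then
$$x\in S_j\ \Rightarrow\ j\sigma<s_0-u\cdot x<(j+2)\sigma.\tag{6}$$
For $-2J-2\le j\le15J^2$ we have $-16J^2\le-1-15J^2\le q\le\frac{J^2}4+2J+2\le16J^2$. Let
$$\mathcal J=\{j\in\mathbb Z:-2J-2\le j\le15J,\ j\ne-1\},\qquad\Sigma=\sum_{j\in\mathcal J}D(S_j).$$
Since $J\sigma=\kappa_i\le\sqrt L$, $\sigma\le\frac12$ and $0\le\hat s\le6\sqrt L$, all $S_j$ with $-2J-2\le j\le15J$ lie in $\{-15\sqrt L-1\le u\cdot x\le8\sqrt L+1\}$. So these cells are in range and satisfy (T1)–(T3).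

**Step 1: either some child is good, or $\Sigma\le16\nu/c_2$.** This is the dichotomy between clean and noisy slabs.

If $i=i_{\max}$, then $\kappa_i\le\varepsilon\le1/T_i$, so $\sigma=\kappa_i\le\varepsilon$, $J=1$ and $\mathcal J=\{-4,\dots,15\}\setminus\{-1\}$ has $19$ elements. By (T1), $\Sigma\le2\cdot19\cdot\sigma\varphi(0)\le16\varepsilon\le16\nu\le16\nu/c_2$.

Let $i<i_{\max}$ and suppose some $j\in\mathcal J$ has $n(S_j)\le c_2D(S_j)$. By (1), on $S_j$ we have $f^*=+1$ iff $z\ge\tau$ (or $>$), with $\tau=(s_0-u\cdot x)/\kappa$. We use (6) and $\kappa\ge0.9\kappa_i=0.9J\sigma$. If $j\ge0$, then $0<\tau<\frac{15J+2}{0.9J}\le\frac{17}{0.9}<20$. If $j\le-2$, then $0>\tau>-\frac{2J+2}{0.9J}\ge-\frac4{0.9}>-20$. So Lemma 6 applies and $v'=g/\|g\|$ has $v\cdot v'\ge c\ge c/\sqrt J$: a child (b) is good. (The cell $j=-1$ was excluded because $\tau$ may change sign there.)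

Otherwise $D(S_j)<n(S_j)/c_2$ for all $j\in\mathcal J$. The cells are disjoint, so $\Sigma\le\nu/c_2$.

From now on assume $\Sigma\le16\nu/c_2$.

**Step 2: bounding $\Pr[y=-1,\,u\cdot x\ge\hat s]$.** Here slab masses decay away from the crossing, so Chebyshev's inequality suffices. The probability is at most $\nu+\Pr[f^*=-1,u\cdot x\ge\hat s]$, and $\{u\cdot x\ge\hat s\}=\bigcup_{j\le-1}S_j$.

The cell $j=-1$: for $s\ge\hat s\ge0$, $\varphi(s)=\varphi(s-\sigma)e^{\sigma^2/2-s\sigma}\le2\varphi(s-\sigma)$, so $G(S_{-1})\le2G(S_0)$ and, by (T1) twice, $D(S_{-1})\le2G(S_{-1})\le4G(S_0)\le8D(S_0)\le8\Sigma$.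

The cells $j\in\mathcal J$, $j\le-2$, are counted in $\Sigma$.

The in-range cells $j<-2J-2$: put $a=-j-2>2J$. By (1) and (6), $f^*=-1$ on $S_j$ forces $\kappa z\le s_0-u\cdot x<-a\sigma$. This is impossible if $\kappa=0$; otherwise $z<-a\sigma/\kappa\le-a\sigma/\kappa_i=-a/J$. By (5) and Chebyshev the conditional probability is at most $1.5J^2/a^2$. For $j\le-2$ the cell lies in $\{u\cdot x\ge\hat s+\sigma\}$ with $\hat s+\sigma>s_0\ge0$, so $G(S_j)$ does not increase as $j$ decreases. There are $\lfloor2J\rfloor+1\ge2J$ cells with $-2J-2\le j\le-2$; let $b$ be the smallest of their Gaussian masses. Every far cell has $G(S_j)\le b$, hence $D(S_j)\le2b$, and $2Jb\le\sum_{-2J-2\le j\le-2}G(S_j)\le2\Sigma$, i.e. $Jb\le\Sigma$. Since $\sum_{a>2J}a^{-2}\le1/\lfloor2J\rfloor$ and $\lfloor2J\rfloor\ge J$, the total is at most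
$$\sum_{a>2J}2b\cdot\frac{1.5J^2}{a^2}\le\frac{3bJ^2}{\lfloor2J\rfloor}\le3bJ\le4\Sigma .$$

Points in cells out of range have $|u\cdot x|>25\sqrt L$, of total mass at most $\varepsilon$ by (T1).

Altogether this part is at most $\nu+8\Sigma+4\Sigma+\varepsilon$ plus the mass of the $S_j$ with $j\in\mathcal J$, $j\le-2$.

**Step 3: bounding $\Pr[y=+1,\,u\cdot x<\hat s]$.** Here slab masses can grow, and the second-moment test takes over. The cells $0\le j\le15J$ are counted in $\Sigma$, and cells out of range contribute at most $\varepsilon$. Let $j>15J$ be in range, so $j\ge16$, and put $P_j=\Pr[P\cap S_j]$, $n_j=n(S_j)$. Sort these cells: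

- ($\alpha$) $P_j<\varepsilon^3$: their total $\sum P_j$ is at most $\varepsilon^{-2}\varepsilon^3=\varepsilon$;
- ($\beta$) $P_j\le10n_j$: total at most $10\nu$;
- ($\gamma$) $P_j\le e^{-j}G(S_0)$: total at most $G(S_0)\sum_{j\ge16}e^{-j}\le G(S_0)\le2D(S_0)\le2\Sigma$;
- ($\delta$) none of these.

**Step 4: if a cell of type ($\delta$) exists, then $i<i_{\max}$ and some child is good.** First we bound $\rho$ for such a cell. For $s<\hat s$, $\varphi(s-j\sigma)=\varphi(s)e^{sj\sigma-j^2\sigma^2/2}\le\varphi(s)e^{j\sigma\hat s}$, so $G(S_j)\le e^{j\sigma\hat s}G(S_0)$. Moreover $s_0\le t(1+\kappa)\le(1+\hat t)(1+\kappa_i)=\frac{T_i}2$, so $\sigma\hat s\le\frac{s_0}{T_i}\le\frac12$. This is what the restriction $\sigma\le1/T_i$ is for. Hence $D(S_j)\le2G(S_j)\le2e^{j/2}G(S_0)$, and since ($\gamma$) fails,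
$$\log\frac{D(S_j)}{P_j}\le1.5j+0.7.\tag{7}$$

Next, a lower bound for $M=\mathbb E[\pi x(\pi x)^T\mid P\cap S_j]$. As ($\beta$) fails, at least $0.9P_j$ of the mass of $P\cap S_j$ has $f^*=+1$, where $\kappa z\ge s_0-u\cdot x>j\sigma>0$. So $\kappa>0$ and $z>j\sigma/\kappa\ge j\sigma/\kappa_i=j/J$ there, and $v^TMv\ge0.9j^2/J^2$.

Now we bound $j$. As ($\alpha$) fails, (T3) was run on this cell, and by (2), (T3) with $m=1$, and (7),
$$\frac{0.9j^2}{J^2}\le8(1.5j+1.7)+0.01=12j+13.61<12.91j,$$
using $j\ge16$. So $15J<j\le15J^2$. In particular $J>1$. At $i_{\max}$ we have $J=1$, so $i<i_{\max}$, and the standing assumption gives $\kappa>(1-\eta_i)\kappa_i$. Also $|q|\le16J^2$ by Step 0, so the axes of this cell are used for children (c).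

Finally, we find the axis. Apply (3) with $\bar\rho=1.5j+0.7$. The number $m$ of $\lambda_l\ge16$ satisfies $m\le1.5j+0.7\le1.6j\le24J^2$, so $m\le\min(d-1,\lfloor24J^2\rfloor)$; their sum is at most $16(1.5j+0.7)=24j+11.2\le25j$; and, as $j/J>15$, $\sum_{l\le m}\lambda_lv_l^2\ge0.9\frac{j^2}{J^2}-16.01\ge0.8\frac{j^2}{J^2}$. So some $l\le m$ has
$$v_l^2\ge\frac{0.8j^2/J^2}{25j}=\frac{0.032\,j}{J^2}\ge\frac{0.48}J\ge\frac{c^2}J .$$
Thus $v'=\pm e_l$ with the right sign has $v\cdot v'\ge c/\sqrt J$, and a child (c) is good.

**Step 5: adding up.** Suppose there is no good child. Then there is no cell of type ($\delta$). In Steps 2 and 3 the cells in $\mathcal J$ together cost $\Sigma$ once, so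
$$\Pr[h\ne y]\le(\nu+10\nu+3\varepsilon)+(8+1+4+2)\Sigma\le14\nu+16\Sigma\le\Big(14+\frac{256}{c_2}\Big)\nu=C_1\nu.\qquad\square$$

## 13. Acceptance certifies the empirical error

**Proposition 10.** If the procedure accepts, its output $h$ has empirical error $\le C_1\max(\widehat{\mathrm{opt}},\varepsilon)$, where $\widehat{\mathrm{opt}}$ is the least empirical error of a halfspace.

*Proof.* The minimum exists, since halfspaces induce finitely many labelings of the sample. If it is attained by a constant, that constant is a candidate. Otherwise it is attained by $f^*=\operatorname{sign}(w^*\cdot x-t)$ with $w^*\ne0$, and we scale so that $\|w^*\|=1$. If $t\ge0$, use the run with labels $y$. If $t<0$, then $-f^*=+1$ iff $(-w^*)\cdot x>-t>0$, so $-f^*$ has the form required in Section 10, with the same error with respect to $-y$; use the run with labels $-y$. Errors of candidates are preserved by negating both candidate and labels.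

Put $\nu=\max(\widehat{\mathrm{opt}},\varepsilon)$. All tests passed. By Proposition 8, a constant has error $\le C_1\nu$, or the tree with $\hat t\le t<\hat t+\frac\varepsilon2$ has a good node at level $0$. In the latter case follow good children by Proposition 9. Levels are bounded by $i_{\max}$, so some node on this path has a candidate with error $\le C_1\nu$. The output minimizes the empirical error over all candidates. $\square$

## 14. From the sample to the distribution: proof of Theorem 1

Let
$$\varepsilon_1=\min\Big(\frac\varepsilon{3C_1},\varepsilon_0\Big),\quad B=d+\log\frac1\delta+1\ge2,\quad\Delta=\Big(\frac{\varepsilon_1}B\Big)^{A_3},\quad n=\Big\lceil\frac{C(d^2\log\frac2\Delta+\log\frac4\delta)}{\Delta^2}\Big\rceil,$$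
with large absolute constants $C,A_3$. Run the procedure of Section 7 with parameter $\varepsilon_1$ on $n$ samples.

**Step 1: sample size and time.** Since $\varepsilon_1\ge\mathrm{const}\cdot\varepsilon$ and $B/\varepsilon\ge2$, constants can be absorbed into powers of $B/\varepsilon$, and $n\le(B/\varepsilon)^A$. By Lemma 4 the run time is $\mathrm{poly}(n,d^k,1/\varepsilon_1)$, which is polynomial because $k$ is a constant; this holds for every input.

**Step 2: VC dimensions.** This step provides the two uniform convergence statements. Polynomials of degree at most $2$ form a vector space of dimension $O(d^2)$, so the sets $\{q\ge0\}$ have VC dimension $O(d^2)$. The sets $\{q>0\}$ are the complements of the sets $\{-q\ge0\}$, so the same holds for them, and for both families together, because their growth functions add up. By Blumer–Ehrenfeucht–Haussler–Warmuth, *JACM* 1989, Lemma 3.2.3, intersections of three such sets also have VC dimension $O(d^2)$; this is the class $\mathcal F$.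

Next consider the sets $\{(x,y):h(x)\ne y\}$, where $h$ is the $\pm1$ indicator of an open or closed halfspace or a constant. Exactly one of $(x,1),(x,-1)$ lies in each such set, so a pair of this kind is never shattered; and for distinct $x_i$ flipping labels flips bits of the pattern, which does not affect shattering. So the VC dimension is that of open and closed halfspaces and constants, which is $O(d)$. With $C$ large, each of the two uniform bounds holds with probability at least $1-\frac\delta2$ at accuracy $\Delta$.

**Step 3: soundness.** Let $\mathcal D$ be arbitrary. With probability $\ge1-\delta$, empirical and true errors of all open or closed halfspaces and constants differ by at most $\Delta\le\varepsilon_1$. Then $\widehat{\mathrm{opt}}\le\mathrm{opt}_{\mathcal C}+\Delta$. Every candidate belongs to this class (negated candidates are open halfspaces), so if the algorithm accepts, Proposition 10 gives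
$$\Pr_{\mathcal D}[h\ne y]\le C_1(\mathrm{opt}_{\mathcal C}+\Delta+\varepsilon_1)+\Delta\le C_1\mathrm{opt}_{\mathcal C}+3C_1\varepsilon_1\le C_1\mathrm{opt}_{\mathcal C}+\varepsilon .$$

**Step 4: completeness.** We verify the hypotheses of Proposition 5 with parameter $\varepsilon_1$. Let the marginal be $N(0,I_d)$ and $R=\sqrt d+\sqrt{2\log(4n/\delta)}\ge1$. A union bound over $n$ points costs $n\cdot\frac\delta{4n}=\frac\delta4$, so with probability $\ge1-\frac\delta2-\frac\delta4$ the sample is $(\Delta,R)$-regular. Since $n\ge\Delta^{-2}$,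
$$\Pr[|N|\ge R]\le2e^{-R^2/2}\le\frac\delta{2n}\le\Delta^2,$$
so by Cauchy–Schwarz $\mathbb E[|N|^r1(|N|\ge R)]\le C_k\Delta$ with $C_k=\max_{r\le k}\sqrt{\gamma_{2r}}$. Finally $\log n\le C'A_3\log(B/\varepsilon_1)$ and $\log\frac1\delta\le B$ give
$$R^2\le2d+4\log\frac{4n}\delta\le C''^2A_3\frac B{\varepsilon_1},$$
hence, using $d\le B$ and $B\geq 1$,
$$\Delta R^kd^{k/2}\varepsilon_1^{-400}\le\Big(\frac{\varepsilon_1}B\Big)^{A_3-k-400}(C''^2A_3)^{k/2}.$$
As $\varepsilon_1/B\le\frac12$, the right side is below $\delta'$ once $A_3$ is a large absolute constant. By Proposition 5 the algorithm accepts, whatever the labels. $\blacksquare$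

## 15. Unknown mean and covariance, and an output in the class: proof of Theorem 2

The plan is to whiten the sample first. Whitening uses the data, so we must check that a whitened Gaussian sample is still regular.

**Step 1: the algorithm.** Let $\Delta'=(\varepsilon_1/B)^{A_4}$, and let $n,R$ be as in Section 14 with $\Delta'$ in place of $\Delta$. From the $n$ samples compute the empirical mean $\hat\mu$ and the rank $r$ of the empirical covariance. If $r=0$, accept and output the better constant. Otherwise compute a linear map $\Phi:\mathbb R^d\to\mathbb R^r$ that is injective on the span of the centered samples and for which the points $\hat x=\Phi(x-\hat\mu)$ have empirical covariance $I_r$. (Gram–Schmidt gives a matrix $Q_0$ whose columns are an orthonormal basis of that span; Cholesky factors the positive definite covariance in this basis as $KK^T$; take $\Phi=K^{-1}Q_0^T$.) Run the procedure of Section 7 with parameter $\varepsilon_1$ on $(\hat x,y)$ in $\mathbb R^r$. If it accepts with $h$, return $x\mapsto h(\Phi(x-\hat\mu))$, modified by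 Step 3.

**Step 2: soundness.** The affine map $x\mapsto\Phi(x-\hat\mu)$ is a bijection from the affine hull of the samples onto $\mathbb R^r$, so affine functions, and hence halfspaces and constants, in $x$ and in $\hat x$ coincide on the sample. So $\widehat{\mathrm{opt}}$ is the same in both coordinates, and Proposition 10 applies in $\mathbb R^r$. If $r=0$, every halfspace is constant on the sample, so the output is empirically optimal. The returned function is an open or closed halfspace in $x\in\mathbb R^d$ or a constant, so Step 3 of Section 14 applies verbatim, with $\Delta'$ in place of $\Delta$. Sample size and time are as before.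

**Step 3: output in $\mathcal C$.** Constants are halfspaces with $w=0$. If the output is $+1$ exactly on an open halfspace $\{u\cdot x<s\}$, choose $s'<s$ with no sample point having $u\cdot x\in(s',s)$ and return the function that is $+1$ exactly on the closed halfspace $\{-u\cdot x\ge-s'\}$. The empirical error is unchanged, and the uniform bound covers closed halfspaces.

**Step 4: completeness, the whitening map is near the identity.** If $\Sigma=0$, then $r=0$ and the algorithm accepts. Otherwise put $r=\mathrm{rank}\,\Sigma\ge1$ and write $x=\mu+Q\zeta$ with $\zeta\sim N(0,I_r)$ and $Q$ injective. As in Section 14 (the parameters $n,R$ for dimension $d\ge r$ suffice), with probability $\ge1-\delta$ the $\zeta$-sample is $(\Delta',R)$-regular in $\mathbb R^r$. Let $\bar\zeta,\hat S$ be its empirical mean and covariance. Inequality (4) with $S=\mathbb R^r$, $G(I)=1$ and moments $1,2$ gives, for every unit $v$,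
$$|v\cdot\bar\zeta|\le2(1+C_k)\Delta'R,\qquad|\mathbb E(v\cdot\zeta)^2-1|\le2(1+C_k)\Delta'R^2 .$$
Put $s=C\Delta'R^2$ with $C=4(1+C_k)$; for large $A_4$, $s\le\frac14$. Then $\|\bar\zeta\|\le\frac s2\le s$, and $|v^T\hat Sv-1|\le\frac s2+\frac{s^2}4\le s$, so $\|\hat S-I\|_{op}\le s$. In particular $\hat S$ is invertible and the empirical covariance $Q\hat SQ^T$ of $x$ has rank $r$, so the rank found by the algorithm is this $r$. Now $\hat x=\Phi Q(\zeta-\bar\zeta)$ and $\Phi Q\hat SQ^T\Phi^T=I_r$, so $O=\Phi Q\hat S^{1/2}$ is orthogonal and $\hat x=O\hat S^{-1/2}(\zeta-\bar\zeta)$.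

**Step 5: completeness, the whitened sample is regular.** Let $\mathcal A\in\mathcal F$ in $\mathbb R^r$. Substituting an affine map does not raise the degree of a polynomial, so $\{\zeta:O\hat S^{-1/2}(\zeta-\bar\zeta)\in\mathcal A\}\in\mathcal F$. Hence the empirical $\Pr[\hat x\in\mathcal A]$ is within $\Delta'$ of the mass of $\mathcal A$ under $N(m',S')$, where $m'=-O\hat S^{-1/2}\bar\zeta$, $S'=O\hat S^{-1}O^T$. Since $s\le\frac14$, $\|m'\|\le2s$, and the eigenvalues $1+a_i$ of $S'$ satisfy $|a_i|\le\frac s{1-s}\le2s\le\frac12$. The function $a^2-a+\log(1+a)$ has derivative $\frac{a(1+2a)}{1+a}$, so on $[-\frac12,\frac12]$ its minimum is $0$, at $a=0$; that is, $a-\log(1+a)\le a^2$ there. Therefore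
$$\mathrm{KL}\big(N(m',S')\,\|\,N(0,I_r)\big)=\tfrac12\Big(\sum_i\big(a_i-\log(1+a_i)\big)+\|m'\|^2\Big)\le\tfrac12(4rs^2+4s^2)\le4ds^2,$$
and by Pinsker's inequality the total variation distance is at most $\sqrt{2d}\,s$. Also $\|\hat x\|\le2(R+1)\le4R$. So the $\hat x$-sample is $(\Delta,4R)$-regular with $\Delta=\Delta'+\sqrt{2d}\,C\Delta'R^2$.

It remains to check the other hypotheses of Proposition 5 in dimension $r\le d$, with $4R$ in place of $R$. Tails: $\mathbb E[|N|^{r'}1(|N|\ge4R)]\le\mathbb E[|N|^{r'}1(|N|\ge R)]\le C_k\Delta'\le C_k\Delta$ for $r'\le k$. Size: as in Section 14, $R\le C''\sqrt{A_4B/\varepsilon_1}$, so $\Delta(4R)^kd^{k/2}\varepsilon_1^{-400}$ is at most $\Delta'=(\varepsilon_1/B)^{A_4}$ times a fixed power of $B/\varepsilon_1$ times a polynomial in $\sqrt{A_4}$, which is below $\delta'$ for a large absolute constant $A_4$. By Proposition 5 no test rejects, whatever the labels, and the algorithm accepts. $\blacksquare$
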